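\title{Anticommuting matrices whose squares have large total rank}

\begin{abstract}
Let $S(n)$ be the maximum of $\sum_i \operatorname{rk}(e_i^2)$ over all finite families of pairwise anticommuting complex $n\times n$ matrices. We show that $S(n)$ is not $O(n\log n)$: in fact $2^{-12}n^{\tau}\le S(n)\le 2n^2$ for all $n$, where $\tau=1.2326\ldots$ is the reciprocal of the binary entropy of $1/4$. The matrices are read off from an identity that writes $(x_1^2+\dots+x_k^2)(y_1^2+\dots+y_k^2)$, for $k=2^{m/2-1}$ with $8\mid m$, as a sum of $O(k^{1.623})$ squares of complex bilinear forms. We derive this identity from the Fierz identity for Clifford matrices.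
\end{abstract}

\section{Introduction}\label{sec:intro}

Complex $n\times n$ matrices $e_1,\dots,e_k$ \emph{anticommute pairwise} if $e_ie_j=-e_je_i$ whenever $i\ne j$; nothing is assumed about the squares $e_i^2$. How large can such a family be? Neither $k$ nor $\sum_i\operatorname{rk}(e_i)$ is bounded in terms of $n$: if $N\neq0$ and $N^2=0$, then $N,2N,3N,\dots$ anticommute pairwise, because all their products vanish. These matrices have square zero, which suggests measuring a family by the ranks of the squares. Let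
\[
S(n)=\max\ \sum_{i=1}^k\operatorname{rk}(e_i^2),
\]
where the maximum is over all $k$ and all pairwise anticommuting complex $n\times n$ matrices $e_1,\dots,e_k$. The maximum exists by the upper bound in Theorem~\ref{thm:growth} below.

Two families show what to expect. The $n$ diagonal matrix units have pairwise products zero and squares of rank one: many matrices, small ranks, total $n$. For $n=2^\ell$, the Clifford matrices of Section~\ref{sec:clifford} are $2\ell$ pairwise anticommuting matrices with square $I$: few matrices, full rank, total $2n\log_2 n$. Two families can be combined by placing them in different diagonal blocks, and then the totals add; but Clifford families in blocks of sizes $n_1,n_2,\dots$ with $\sum_t n_t=n$ give only $\sum_t 2n_t\log_2 n_t\le 2n\log_2n$. The following results are known for every pairwise anticommuting family of $n\times n$ matrices: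
\begin{enumerate}
\item[(i)] $\operatorname{rk}(e_1^n)+\dots+\operatorname{rk}(e_k^n)\le O(n\log n)$;
\item[(ii)] if $e_1^2,\dots,e_k^2\neq0$, then $k\le O(n)$;
\item[(iii)] if all $e_i$ have rank at least $n-O(n/\log n)$, then $k\le O(\log n)$.
\end{enumerate}
We quote them for orientation; our proofs do not use them. They agree with the two examples, and (i) gives the bound $O(n\log n)$ for diagonalizable matrices, for which $e_i^2$ and $e_i^n$ have the same rank. One is led to the following question, whose source is \cite{anticommuting}: is there an absolute constant $C$ such that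
\begin{equation}\label{eq:question}
\operatorname{rk}(e_1^2)+\dots+\operatorname{rk}(e_k^2)\le C\,n\log n
\end{equation}
for all $n\ge2$, all $k$, and all pairwise anticommuting complex $n\times n$ matrices $e_1,\dots,e_k$?

The answer is no, and the bound fails by a power of $n$. Let
\[
H=2-\tfrac34\log_23=0.8112\ldots,\qquad \tau=\frac1H=1.2326\ldots;
\]
$H=-\frac14\log_2\frac14-\frac34\log_2\frac34$ is the binary entropy of $1/4$. From $3^3>2^4$ and $3<2^2$ we get $\frac12<H<1$, that is, $1<\tau<2$.

\begin{theorem}\label{thm:family}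
Let $m$ be a positive multiple of $8$, and put
\[
k=2^{m/2-1},\qquad n_m=\sum_{j\ \mathrm{odd},\ j\le m/4-1}\binom mj,\qquad N_m=n_m+2k .
\]
There are $k$ pairwise anticommuting complex $N_m\times N_m$ matrices $e_1,\dots,e_k$ with $\operatorname{rk}(e_p^2)=k$ for all $p$. Hence $\sum_p\operatorname{rk}(e_p^2)=k^2=2^{m-2}$, while $N_m\le2\cdot2^{Hm}$.
\end{theorem}

For $m=8$ these are $8$ matrices of size $8+16=24$ with total rank of squares $64$. For $m=16$ they are $128$ matrices of size $16+560+256=832$ with total $16384$.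

\begin{theorem}\label{thm:growth}
For all $n\ge1$ we have $2^{-12}\,n^{\tau}\le S(n)\le2n^2$.
\end{theorem}

Since $\tau>1$, the ratio $S(n)/(n\log n)$ tends to infinity, so no constant $C$ as in \eqref{eq:question} exists.

The proof has two parts. Section~\ref{sec:reduction} turns an identity that writes $(\sum_{p\le k} x_p^2)(\sum_{q\le k} y_q^2)$ as a sum of $s$ squares of bilinear forms into $k$ anticommuting matrices of size $s+2k$ whose squares have rank $k$. Sections~\ref{sec:clifford}--\ref{sec:cancel} construct such an identity with $s=n_m$. Section~\ref{sec:proofs} estimates $n_m$ and proves the two theorems, and Section~\ref{sec:remarks} compares the construction with (i)--(iii) and discusses the upper exponent.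

\section{From sums of squares to anticommuting matrices}\label{sec:reduction}

Fact (i) tells us where to look. For an $n\times n$ matrix $e$ we have $\mathbb C^n=\operatorname{im}e^n\oplus\ker e^n$, with $e$ invertible on the first summand and nilpotent on the second, so
\[
\operatorname{rk}(e^2)=\operatorname{rk}(e^n)+\operatorname{rk}\bigl(e^2|_{\ker e^n}\bigr).
\]
By (i), a family that violates \eqref{eq:question} must draw its rank from the nilpotent parts. The simplest nilpotent matrices with nonzero square have $e^3=0$, so we try maps $e_p$ on a sum $U\oplus V\oplus W$ that send $U$ to $V$ by $a_p$, send $V$ to $W$ by $b_p$, and kill $W$. The only nonzero block of $e_pe_{p'}$ is $b_pa_{p'}$, so anticommutation means $b_pa_{p'}+b_{p'}a_p=0$. With $b_p=a_p^T$ (the transpose, without conjugation) these relations are encoded by a sum-of-squares identity.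

A \emph{$[k,k,s]$ identity} is a polynomial identity
\begin{equation}\label{eq:sos}
(x_1^2+\dots+x_k^2)(y_1^2+\dots+y_k^2)=g_1(x,y)^2+\dots+g_s(x,y)^2
\end{equation}
in which each $g_l$ is a bilinear form in $x,y$ with complex coefficients. Its \emph{coefficient matrices} are the $s\times k$ matrices $a_1,\dots,a_k$ such that $(a_p)_{lq}$ is the coefficient of $x_py_q$ in $g_l$.

\begin{example}\label{ex:two}
The $[2,2,2]$ identity $(x_1^2+x_2^2)(y_1^2+y_2^2)=(x_1y_1-x_2y_2)^2+(x_1y_2+x_2y_1)^2$ has $a_1=I$ and $a_2=\begin{pmatrix}0&-1\\1&0\end{pmatrix}$. Form the $6\times6$ matrices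
\[
e_p=\begin{pmatrix}0&0&0\\a_p&0&0\\0&a_p^T&0\end{pmatrix},\qquad
e_pe_{p'}=\begin{pmatrix}0&0&0\\0&0&0\\a_p^Ta_{p'}&0&0\end{pmatrix}.
\]
The corner block is $a_2$ for $e_1e_2$ and $a_2^T=-a_2$ for $e_2e_1$, so $e_1$ and $e_2$ anticommute. It is $I$ for $e_1^2$ and for $e_2^2$, so both squares have rank $2$.
\end{example}

\begin{proposition}\label{prop:reduction}
If a $[k,k,s]$ identity exists, then $s\ge k$, and there are $k$ pairwise anticommuting complex matrices $e_1,\dots,e_k$ of size $s+2k$ with $\operatorname{rk}(e_p)=2k$, $\operatorname{rk}(e_p^2)=k$ and $e_p^3=0$ for all $p$. In particular $S(s+2k)\ge k^2$.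
\end{proposition}

\begin{proof}
Let $a(x)=\sum_px_pa_p$. The column vector with entries $g_1(x,y),\dots,g_s(x,y)$ is $a(x)y$, so \eqref{eq:sos} reads $y^Ta(x)^Ta(x)y=(\sum_px_p^2)\,y^Ty$. For fixed $x$, both sides are quadratic forms in $y$ given by symmetric matrices, and a quadratic form determines its symmetric matrix. Hence
\[
\sum_px_p^2\,a_p^Ta_p+\sum_{p<p'}x_px_{p'}\bigl(a_p^Ta_{p'}+a_{p'}^Ta_p\bigr)=a(x)^Ta(x)=\Bigl(\sum_px_p^2\Bigr)I_k ,
\]
and comparing coefficients in $x$ gives
\begin{equation}\label{eq:relations}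
a_p^Ta_p=I_k,\qquad a_p^Ta_{p'}+a_{p'}^Ta_p=0\quad(p\ne p').
\end{equation}
The first relation shows that the $s\times k$ matrix $a_p$ has rank $k$, so $s\ge k$. On $\mathbb C^k\oplus\mathbb C^s\oplus\mathbb C^k$ define $e_p(u,v,w)=(0,a_pu,a_p^Tv)$. Then $\operatorname{rk}(e_p)=\operatorname{rk}(a_p)+\operatorname{rk}(a_p^T)=2k$ and
\[
e_pe_{p'}(u,v,w)=e_p(0,a_{p'}u,a_{p'}^Tv)=(0,0,a_p^Ta_{p'}u).
\]
By \eqref{eq:relations}, $e_pe_{p'}=-e_{p'}e_p$ for $p\neq p'$, and $e_p^2(u,v,w)=(0,0,u)$. Thus $e_p^2$ has rank $k$, and $e_p^3=0$ because $e_p$ kills the third summand.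
\end{proof}

The trivial identity $\sum_{p,q}(x_py_q)^2$ has $s=k^2$ and gives the total $k^2$ in size $k^2+2k$, which is no better than the diagonal matrix units. But any saving in the exponent is decisive: if $s\le ck^{\alpha}$ with $1\le\alpha<2$, the size is $n\le(c+2)k^\alpha$ and the total $k^2$ is at least a constant times $n^{2/\alpha}$. We shall reach $\alpha=2H=1.622\ldots$, for which $2/\alpha=\tau$.

\section{Clifford matrices and an invariant bilinear form}\label{sec:clifford}

To build an identity \eqref{eq:sos} we need two $k$-dimensional spaces, each with a nondegenerate quadratic form, and a supply of bilinear forms on their product whose squares we can compute. The two halves of the space on which Clifford matrices act provide all of this.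

Let $m=2\ell$ be even and $k=2^{\ell-1}$, and let $V=(\mathbb C^2)^{\otimes\ell}=\mathbb C^{2k}$. The Pauli matrices
\[
X=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad Y=\begin{pmatrix}0&-i\\i&0\end{pmatrix},\qquad Z=\begin{pmatrix}1&0\\0&-1\end{pmatrix}
\]
have square $I$ and anticommute pairwise; $X$ and $Z$ are symmetric and $Y$ is antisymmetric. For $1\le t\le\ell$ put
\[
\gamma_{2t-1}=Z^{\otimes(t-1)}\otimes X\otimes I^{\otimes(\ell-t)},\qquad
\gamma_{2t}=Z^{\otimes(t-1)}\otimes Y\otimes I^{\otimes(\ell-t)} .
\]
Products and transposes of such tensors are computed factor by factor. Hence $\gamma_i^2=I$, and $\gamma_i^T=\gamma_i$ for odd $i$, $\gamma_i^T=-\gamma_i$ for even $i$. Two distinct $\gamma$'s anticommute, because their factors anticommute in exactly one position and commute in all others. For $\gamma_{2t-1}$ and $\gamma_{2t}$ this is position $t$, where $X$ meets $Y$. For matrices belonging to $t<t'$ it is again position $t$, where $X$ or $Y$ meets $Z$; in every other position the two factors are equal or one of them is $I$.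

Write $[m]=\{1,\dots,m\}$. For $R=\{i_1<\dots<i_r\}\subseteq[m]$ let $\Gamma_R=\gamma_{i_1}\cdots\gamma_{i_r}$, with $\Gamma_\emptyset=I$.

\begin{lemma}\label{lem:products}
Let $R,R',J\subseteq[m]$ and $r=|R|$.
\begin{enumerate}
\item[(a)] $\Gamma_R^{-1}=\gamma_{i_r}\cdots\gamma_{i_1}=(-1)^{r(r-1)/2}\,\Gamma_R$.
\item[(b)] $\Gamma_J\Gamma_R\Gamma_J^{-1}=(-1)^{|R||J|+|R\cap J|}\,\Gamma_R$.
\item[(c)] $\operatorname{tr}(\Gamma_R^{-1}\Gamma_{R'})$ equals $2k$ if $R=R'$ and $0$ otherwise. Every $2k\times2k$ matrix $A$ satisfies $A=\frac1{2k}\sum_R\operatorname{tr}(\Gamma_R^{-1}A)\,\Gamma_R$.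
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The reversed product is the inverse since $\gamma_i^2=I$, and reversing $r$ anticommuting factors takes $r(r-1)/2$ adjacent transpositions.

(b) Conjugation by $\gamma_j$ fixes $\gamma_j$ and negates every other $\gamma_i$. It therefore multiplies $\Gamma_R$ by $(-1)^{r}$ if $j\notin R$ and by $(-1)^{r-1}$ if $j\in R$. The product of these signs over $j\in J$ is $(-1)^{r|J|-|R\cap J|}$.

(c) Reordering the factors and canceling squares gives $\Gamma_R^{-1}\Gamma_{R'}=\pm\Gamma_L$ with $L=R\triangle R'$, so for the first claim it suffices to show $\operatorname{tr}\Gamma_L=0$ for $L\neq\emptyset$. If $|L|$ is even take $j\in L$; if $|L|$ is odd take $j\notin L$, which is possible because $m$ is even. By (b), $\gamma_j\Gamma_L\gamma_j^{-1}=-\Gamma_L$ in both cases, and taking traces gives $\operatorname{tr}\Gamma_L=-\operatorname{tr}\Gamma_L$. Now if $A=\sum_{R'}c_{R'}\Gamma_{R'}$, then $\operatorname{tr}(\Gamma_R^{-1}A)=2k\,c_R$. With $A=0$ this shows that the $2^m=(2k)^2$ matrices $\Gamma_R$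 are linearly independent; so they form a basis of the $2k\times2k$ matrices, and the coefficients of $A$ are as stated.
\end{proof}

From now on $m\equiv0\pmod 8$, so $\ell\equiv0\pmod4$. We want a symmetric bilinear form $\beta(x,y)=x^TBy$ on $V$ for which every $\gamma_i$ is self-adjoint, because then the symmetry type of the form $\beta(x,\Gamma_Ry)$ depends only on $|R|$. Self-adjointness means $\gamma_i^TB=B\gamma_i$: the matrix $B$ must commute with the odd $\gamma_i$ and anticommute with the even ones. The product of the even ones does this. Put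
\[
B=\gamma_2\gamma_4\cdots\gamma_{m},\qquad\beta(x,y)=x^TBy\quad(x,y\in V).
\]

\begin{lemma}\label{lem:form}
The form $\beta$ is symmetric and nondegenerate. For $|R|=r$ and $x,y\in V$,
\[
\beta(x,\Gamma_Ry)=\beta(\Gamma_R^{-1}x,y)=(-1)^{r(r-1)/2}\,\beta(y,\Gamma_Rx).
\]
In particular $\beta(y,\Gamma_Ry)=0$ for all $y\in V$ when $r\equiv2\pmod4$.
\end{lemma}

\begin{proof}
The matrix $B$ is invertible, so $\beta$ is nondegenerate. It is a product of $\ell$ antisymmetric factors, so by Lemma~\ref{lem:products}(a)
\[
B^T=(-1)^\ell\gamma_m\cdots\gamma_4\gamma_2=(-1)^{\ell+\ell(\ell-1)/2}B=B,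
\]
as $\ell\equiv0\pmod4$. By Lemma~\ref{lem:products}(b), $B\gamma_iB^{-1}$ equals $(-1)^\ell\gamma_i=\gamma_i$ for odd $i$ and $(-1)^{\ell+1}\gamma_i=-\gamma_i$ for even $i$. So $B\gamma_i=\gamma_i^TB$ for all $i$, and $\beta(x,\gamma_iy)=x^T\gamma_i^TBy=\beta(\gamma_ix,y)$. Moving the factors of $\Gamma_R$ across one at a time gives $\beta(x,\Gamma_Ry)=\beta(\gamma_{i_r}\cdots\gamma_{i_1}x,y)$. The two equalities follow from Lemma~\ref{lem:products}(a) and the symmetry of $\beta$. For $r\equiv2\pmod4$ the number $r(r-1)/2$ is odd, and $x=y$ gives $\beta(y,\Gamma_Ry)=-\beta(y,\Gamma_Ry)$.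
\end{proof}

The two spaces for $x$ and $y$ are the eigenspaces of $\omega=\Gamma_{[m]}$. Let $V^{\pm}=\{x\in V:\omega x=\pm x\}$.

\begin{lemma}\label{lem:halves}
We have $V=V^+\oplus V^-$ and $\dim V^+=\dim V^-=k$. If $x\in V^{\varepsilon}$ and $y\in V^{\varepsilon'}$ with $\varepsilon,\varepsilon'\in\{\pm1\}$, then $\beta(x,\Gamma_Ry)=0$ unless $(-1)^{|R|}=\varepsilon\varepsilon'$. The form $\beta$ is nondegenerate on $V^+$ and on $V^-$.
\end{lemma}

\begin{proof}
Since $m(m-1)/2$ is even, Lemma~\ref{lem:products}(a) gives $\omega^2=I$, so $V=V^+\oplus V^-$. Also $\dim V^+-\dim V^-=\operatorname{tr}\omega=0$ by Lemma~\ref{lem:products}(c). Lemma~\ref{lem:form} gives $\beta(\omega x,\omega z)=\beta(\omega^{-1}\omega x,z)=\beta(x,z)$, and Lemma~\ref{lem:products}(b) with $J=[m]$ gives $\omega\Gamma_R=(-1)^{|R|}\Gamma_R\omega$. Hence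
\[
\beta(x,\Gamma_Ry)=\beta(\omega x,\omega\Gamma_Ry)=(-1)^{|R|}\beta(\omega x,\Gamma_R\omega y)=(-1)^{|R|}\varepsilon\varepsilon'\,\beta(x,\Gamma_Ry),
\]
which proves the vanishing. For $R=\emptyset$ it says that $V^+$ and $V^-$ are $\beta$-orthogonal. A vector of $V^+$ that is orthogonal to $V^+$ is therefore orthogonal to all of $V$, and so is zero; the same holds with the signs exchanged.
\end{proof}

\section{The Fierz identity and the case $m=8$}\label{sec:fierz}

For $J,R\subseteq[m]$ define a bilinear form on $V^+\times V^-$ and a quadratic form on $V$ by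
\[
f_J(x,y)=\beta(x,\Gamma_Jy),\qquad q_R(z)=\beta(z,\Gamma_Rz).
\]
By Lemma~\ref{lem:halves}, $f_J=0$ when $|J|$ is even. Our target is the product $q_\emptyset(x)q_\emptyset(y)=\beta(x,x)\beta(y,y)$. In $f_J(x,y)^2$ each $x$ is paired with a $y$, while in the target $x$ is paired with $x$ and $y$ with $y$. The Fierz identity performs this rearrangement: it expands a rank-one operator built from $y$ in the basis $\Gamma_R$, on which conjugation by $\Gamma_J$ acts by signs.

\begin{lemma}[Fierz identity]\label{lem:fierz}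
For $x\in V^+$, $y\in V^-$ and every $J\subseteq[m]$,
\begin{equation}\label{eq:fierz}
f_J(x,y)^2=\frac1{2k}\sum_{|R|\equiv0\ (4)}(-1)^{|R\cap J|}\,q_R(x)\,q_R(y).
\end{equation}
Moreover $q_\emptyset(x)q_\emptyset(y)=\beta(x,x)\beta(y,y)$ and $q_{[m]}(x)q_{[m]}(y)=-\beta(x,x)\beta(y,y)$.
\end{lemma}

\begin{proof}
Let $T=yy^TB$, the operator $z\mapsto\beta(y,z)\,y$. By Lemma~\ref{lem:form}, $f_J(x,y)=\beta(y,\Gamma_J^{-1}x)$, so
\[
f_J(x,y)^2=\beta(x,\Gamma_Jy)\,\beta(y,\Gamma_J^{-1}x)=\beta\bigl(x,\Gamma_JT\Gamma_J^{-1}x\bigr).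
\]
We have $\operatorname{tr}(\Gamma_R^{-1}yy^TB)=y^TB\Gamma_R^{-1}y=\beta(y,\Gamma_R^{-1}y)$, so Lemma~\ref{lem:products}(c) gives $T=\frac1{2k}\sum_R\beta(y,\Gamma_R^{-1}y)\,\Gamma_R$. The coefficient $\beta(y,\Gamma_R^{-1}y)=\pm q_R(y)$ vanishes for odd $|R|$ by Lemma~\ref{lem:halves} and for $|R|\equiv2\pmod4$ by Lemma~\ref{lem:form}. For $|R|\equiv0\pmod4$ we have $\Gamma_R^{-1}=\Gamma_R$, and conjugation by $\Gamma_J$ multiplies $\Gamma_R$ by $(-1)^{|R\cap J|}$ since $|R||J|$ is even. Thus
\[
\Gamma_JT\Gamma_J^{-1}=\frac1{2k}\sum_{|R|\equiv0\ (4)}(-1)^{|R\cap J|}q_R(y)\,\Gamma_R ,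
\]
and \eqref{eq:fierz} follows. Finally $q_{[m]}(x)=\beta(x,\omega x)=\beta(x,x)$ and $q_{[m]}(y)=\beta(y,\omega y)=-\beta(y,y)$.
\end{proof}

The terms $R=\emptyset$ and $R=[m]$ of \eqref{eq:fierz} are the ones we want. The task is to combine the identities \eqref{eq:fierz} for \emph{few} sets $J$ so that all middle terms, $|R|=4,8,\dots,m-4$, cancel.

\begin{example}\label{ex:eight}
Let $m=8$, so $k=8$ and $|R|\in\{0,4,8\}$. Sum \eqref{eq:fierz} over the eight singletons $J=\{i\}$. The coefficient of $q_R(x)q_R(y)$ becomes $\frac1{16}$ times $\sum_i(-1)^{|R\cap\{i\}|}=(8-|R|)-|R|=8-2|R|$, which is $8,0,-8$ for $|R|=0,4,8$. All terms with $|R|=4$ disappear, and the two extreme terms add up: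
\[
\sum_{i=1}^8\beta(x,\gamma_iy)^2=\frac{8+8}{16}\,\beta(x,x)\beta(y,y)=\beta(x,x)\beta(y,y).
\]
In $\beta$-orthonormal coordinates on $V^+$ and $V^-$ this is an $[8,8,8]$ identity.
\end{example}

\section{Canceling the middle terms}\label{sec:cancel}

In Example~\ref{ex:eight} the sum over all $J$ of one size produced a coefficient that depends only on $r=|R|$ and is a polynomial in $r$. This holds for every size. If $|R|=r$, there are $\binom ri\binom{m-r}{j-i}$ sets $J$ with $|J|=j$ and $|R\cap J|=i$, so
\begin{equation}\label{eq:kraw}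
\sum_{|J|=j}(-1)^{|R\cap J|}=K_j(r),\qquad K_j(r)=\sum_{i=0}^j(-1)^i\binom ri\binom{m-r}{j-i}.
\end{equation}
Reading $\binom ri$ as $r(r-1)\cdots(r-i+1)/i!$, and $\binom{m-r}{j-i}$ in the same way, makes $K_j$ a polynomial in $r$ of degree at most $j$, the Krawtchouk polynomial. The coefficient of $r^j$ is
\[
\sum_{i=0}^j(-1)^i\,\frac{1}{i!}\cdot\frac{(-1)^{j-i}}{(j-i)!}=\frac{(-1)^j}{j!}\sum_{i=0}^j\binom ji=\frac{(-2)^j}{j!}\ne0 ,
\]
so the degree is exactly $j$, and $K_0,\dots,K_d$ form a basis of the polynomials of degree at most $d$. With sets $J$ of size at most $d$ we can therefore give the term $q_R(x)q_R(y)$ the weight $\varphi(|R|)$, for any polynomial $\varphi$ of degree at most $d$.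

This shows where the saving comes from. Only the $m/4-1$ sizes $r=4,8,\dots,m-4$ have to be roots of $\varphi$, so $d=m/4-1$ suffices, and sets of size at most $m/4$ are an exponentially small fraction of all subsets (Lemma~\ref{lem:entropy}). If the terms with $r\equiv2\pmod4$ had survived in \eqref{eq:fierz}, the same recipe would call for $m/2-1$ roots and for sets $J$ of size up to about $m/2$, a constant fraction of all $2^m=4k^2$ subsets, and nothing would be gained over the trivial identity.

\begin{example}\label{ex:sixteen}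
Let $m=16$, so $2k=256$ and $d=3$. Replacing $R$ by its complement in \eqref{eq:kraw} shows $K_j(m-r)=(-1)^jK_j(r)$, so $K_1$ and $K_3$ vanish at $r=8$ and change sign under $r\mapsto16-r$. We have $K_1(r)=16-2r$, $K_3(0)=\binom{16}3=560$ and $K_3(4)=220-4\cdot66+6\cdot12-4=24=3K_1(4)$. So $K_3-3K_1$ takes the values $512,0,0,0,-512$ at $r=0,4,8,12,16$, and \eqref{eq:fierz} gives
\[
\sum_{|J|=3}f_J(x,y)^2-3\sum_{|J|=1}f_J(x,y)^2=\frac{512+512}{256}\,\beta(x,x)\beta(y,y)=4\,\beta(x,x)\beta(y,y).
\]
The two weights have opposite signs. Over $\mathbb C$ this is harmless: the forms $\frac12f_J$ for $|J|=3$ and $\frac{i\sqrt3}2f_J$ for $|J|=1$ give a $[128,128,576]$ identity.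
\end{example}

\begin{proposition}\label{prop:identity}
For every positive multiple $m$ of $8$ there is a $[k,k,n_m]$ identity, with $k$ and $n_m$ as in Theorem~\ref{thm:family}.
\end{proposition}

\begin{proof}
Let $d=m/4-1$, an odd number, and write
\[
\varphi(r)=\prod_{i=1}^d(r-4i)=\sum_{j=0}^d\lambda_jK_j(r)
\]
with suitable numbers $\lambda_j$. Then $\varphi$ vanishes at $4,8,\dots,m-4$. At the end points, $\varphi(0)=(-4)^dd!=-4^dd!$ and $\varphi(m)=\prod_{i=1}^d4(d+1-i)=4^dd!$, so $\varphi(m)=-\varphi(0)\ne0$. Multiply \eqref{eq:fierz} by $\lambda_{|J|}$ and sum over all $J$ with $|J|\le d$. By \eqref{eq:kraw} and the last sentence of Lemma~\ref{lem:fierz},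
\begin{align*}
\sum_{|J|\le d}\lambda_{|J|}f_J(x,y)^2
&=\frac1{2k}\sum_{|R|\equiv0\ (4)}\varphi(|R|)\,q_R(x)q_R(y)\\
&=\frac{\varphi(0)-\varphi(m)}{2k}\,\beta(x,x)\beta(y,y)=\frac{\varphi(0)}{k}\,\beta(x,x)\beta(y,y).
\end{align*}
On the left only the $n_m$ sets $J$ of odd size at most $d$ contribute, since $f_J=0$ for even $|J|$. Choose $\mu_j\in\mathbb C$ with $\mu_j^2=k\lambda_j/\varphi(0)$ and put $g_J=\mu_{|J|}f_J$ for these sets. Then $\sum_Jg_J(x,y)^2=\beta(x,x)\beta(y,y)$ on $V^+\times V^-$.

A nondegenerate symmetric bilinear form on a complex vector space has an orthonormal basis: take an orthogonal basis and divide each vector by a square root of its nonzero value $\beta(z,z)$. By Lemma~\ref{lem:halves} there are $\beta$-orthonormal bases $\xi_1,\dots,\xi_k$ of $V^+$ and $\eta_1,\dots,\eta_k$ of $V^-$. For $x=\sum_px_p\xi_p$ and $y=\sum_qy_q\eta_q$ we have $\beta(x,x)=\sum_px_p^2$ and $\beta(y,y)=\sum_qy_q^2$, and each $g_J$ is bilinear in the coordinates. This is \eqref{eq:sos} with $s=n_m$.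
\end{proof}

\begin{remark}\label{rem:hypotheses}
The condition $4\mid m$ makes the $\gamma_i$ self-adjoint and gives $\omega^2=I$. The stronger condition $8\mid m$ makes $B$ symmetric: for $m\equiv4\pmod8$ the computation in Lemma~\ref{lem:form} gives $B^T=-B$, so $\beta(x,x)=0$ and the target product vanishes. It also makes $d$ odd, so that $\varphi(m)=-\varphi(0)$; this sign is matched by taking $x$ and $y$ in opposite halves of $V$. With $x$ and $y$ both in $V^+$ the two extreme terms would contribute $\varphi(0)+\varphi(m)=0$. The complex field supplies the square roots $\mu_j$ and the orthonormal bases.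
\end{remark}

\section{Proofs of the theorems}\label{sec:proofs}

It remains to count subsets of size at most $m/4$.

\begin{lemma}\label{lem:entropy}
If $4\mid m$, then $\sum_{j\le m/4}\binom mj\le2^{Hm}$.
\end{lemma}

\begin{proof}
For $j\le m/4$ we have
\[
\bigl(\tfrac14\bigr)^j\bigl(\tfrac34\bigr)^{m-j}=\bigl(\tfrac34\bigr)^m3^{-j}\ge\bigl(\tfrac34\bigr)^m3^{-m/4}=2^{-2m}\,3^{3m/4}=2^{-Hm}.
\]
Hence $1=(\frac14+\frac34)^m\ge\sum_{j\le m/4}\binom mj(\frac14)^j(\frac34)^{m-j}\ge2^{-Hm}\sum_{j\le m/4}\binom mj$.
\end{proof}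

In particular $n_m\le2^{Hm}=(2k)^{2H}$, so the identity of Proposition~\ref{prop:identity} has $O(k^{2H})=O(k^{1.623})$ squares.

\begin{proof}[Proof of Theorem~\ref{thm:family}]
Proposition~\ref{prop:reduction}, applied to the identity of Proposition~\ref{prop:identity}, gives $k$ pairwise anticommuting matrices of size $n_m+2k=N_m$ whose squares have rank $k$. The total is $k^2=2^{m-2}$. Finally $n_m\le2^{Hm}$ by Lemma~\ref{lem:entropy}, and $2k=2^{m/2}\le2^{Hm}$ because $H>\frac12$, so $N_m\le2\cdot2^{Hm}$.
\end{proof}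

\begin{proof}[Proof of Theorem~\ref{thm:growth}]
\emph{Upper bound.} Matrices with $e_i^2=0$ contribute nothing, so discard them and let $e_1,\dots,e_{h}$ be the remaining ones. Each square has rank at most $n$, so it suffices to show $h\le2n$. The idea is to compress the products $e_ie_j$ to an $h\times h$ matrix of scalars that has rank at most $n$ and whose symmetric part is diagonal. Each $u^Te_i^2v$ is a nonzero polynomial in the entries of $u,v\in\mathbb C^n$, so the product of these $h$ polynomials is nonzero, and we can fix $u,v$ with $u^Te_i^2v\neq0$ for all $i$. Let $M_{ij}=u^Te_ie_jv$. Then $M$ is the product of the $h\times n$ matrix with rows $u^Te_i$ and the $n\times h$ matrix with columns $e_jv$, so $\operatorname{rk}M\le n$. The $(i,j)$ entry of $M+M^T$ is $u^T(e_ie_j+e_je_i)v$, which is $0$ for $i\neq j$ and $2u^Te_i^2v\ne0$ for $i=j$. Therefore $h=\operatorname{rk}(M+M^T)\le2\operatorname{rk}M\le2n$, and $\sum_i\operatorname{rk}(e_i^2)\le hn\le2n^2$.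

\emph{Lower bound.} Adding a zero row and a zero column to every matrix preserves anticommutation and the ranks of the squares, so $S$ is nondecreasing. If $n<N_8=24$, the family consisting of the identity matrix alone gives $S(n)\ge n$, and $n\ge2^{-12}n^\tau$ because $n^{\tau-1}\le n<24$. Let $n\ge24$. Since $N_m\ge2^{m/2}$ tends to infinity, there is a largest positive multiple $m$ of $8$ with $N_m\le n$. Then $n<N_{m+8}\le2\cdot2^{H(m+8)}$, and raising $n/2<2^{H(m+8)}$ to the power $\tau=1/H$ gives $2^{m}>2^{-8}(n/2)^\tau$. By monotonicity, Theorem~\ref{thm:family} and $2^\tau\le4$,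
\[
S(n)\ge S(N_m)\ge2^{m-2}\ge2^{-10}(n/2)^\tau\ge2^{-12}n^\tau.\qedhere
\]
\end{proof}

\section{Consistency with (i)--(iii) and the upper exponent}\label{sec:remarks}

The matrices of Theorem~\ref{thm:family} respect the three results quoted in Section~\ref{sec:intro}. They satisfy $e_p^3=0$, so the sum in (i) is zero. Their number $k$ is at most $N_m$, in line with (ii). Their rank is $2k=N_m-n_m$, and $n_m\ge k$ by Proposition~\ref{prop:reduction}, so the rank is at most $\frac23N_m$, far below the range of (iii).

We do not determine the order of growth of $S(n)$; Theorem~\ref{thm:growth} places it between $n^\tau$ and $n^2$, up to constant factors. An improvement of the upper exponent would have a consequence for sums of squares. Let $s(k)$ be the least $s$ for which a $[k,k,s]$ identity exists; the trivial identity gives $s(k)\le k^2$. By Proposition~\ref{prop:reduction}, $s(k)\ge k$, and since $S$ is nondecreasing,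
\[
k^2\le S\bigl(s(k)+2k\bigr)\le S\bigl(3s(k)\bigr).
\]
If $S(n)\le c\,n^{2-\varepsilon}$ for all $n$, with constants $c>0$ and $0<\varepsilon<1$, then $k^2\le c\,(3s(k))^{2-\varepsilon}$, and so $s(k)\ge\frac13(k^2/c)^{1/(2-\varepsilon)}$. Thus a bound $S(n)=O(n^{2-\varepsilon})$ would imply $s(k)=\Omega(k^{2/(2-\varepsilon)})$, a superlinear lower bound for the complex sum-of-squares problem.

\begin{thebibliography}{1}

\bibitem{anticommuting}
\emph{On families of anticommuting matrices},
\texttt{https://cgl.org.cn/\allowbreak auto/\allowbreak db/\allowbreak detail.aspx?\allowbreak agfi=0\&\allowbreak cid=0\&\allowbreak cls=0\&\allowbreak count=10\&\allowbreak db=706211\&\allowbreak gp=8\&\allowbreak md=93\&\allowbreak mdd=93\&\allowbreak msd=93\&\allowbreak pd=6\&\allowbreak pdd=6\&\allowbreak prec=False\&\allowbreak psd=6\&\allowbreak reds=19c\%3Bc99\&\allowbreak rid=213611\&\allowbreak showgp=True\&\allowbreak uni=True}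

\end{thebibliography}
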